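\title{Two order types with equal squares and different cubes}

\begin{abstract}
We define explicitly, without the axiom of choice, linear orders $X_a$ ($a\in\mathbb Z$) of cardinality $2^{\aleph_0}$ such that two products $X_{a_1}\cdots X_{a_n}$ and $X_{b_1}\cdots X_{b_m}$ are isomorphic exactly when $n=m$ and the alternating sums $a_1-a_2+a_3-\cdots$ and $b_1-b_2+b_3-\cdots$ are equal. In particular $X_0^2\cong X_1^2$ and $X_0^3\not\cong X_1^3$, which answers a question of Sierpi\'nski. The types of $X_0$ and $X_1$ generate the semigroup $\langle x,y\mid x^2=y^2\rangle$.
\end{abstract}

\section{Introduction}\label{sec:intro}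

An \emph{order type} is the isomorphism type of a linear order, not necessarily well-ordered. For linear orders $A$ and $B$, the product $AB$ is the set $A\times B$ with the anti-lexicographic order: $(a,b)<(a',b')$ if $b<b'$, or $b=b'$ and $a<a'$. Thus $AB$ arises from $B$ by replacing each point with a copy of $A$, as in ordinal multiplication. The product is associative and passes to order types, but it is not commutative: $2\omega=\omega\neq\omega 2$. For powers $A^n$ the convention plays no role, since reversing the coordinates turns the lexicographic order on $A^n$ into the anti-lexicographic one.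

How much does the square of a type determine? An ordinal is determined among ordinals by its square, because $\alpha<\beta$ gives $\alpha^2\le\beta\alpha<\beta^2$. For arbitrary types this fails: examples due to A.~C.~Morel, generalized by Sierpi\'nski, give non-isomorphic orders $X,Y$ with $X^n\cong Y^n$ for all $n>1$. In those examples all higher powers agree along with the squares, and Sierpi\'nski asked for an example in which they do not; see \cite{MO}.

\medskip
\noindent\textbf{Question} (Sierpi\'nski). \emph{Are there order types $\varphi,\psi$ with $\varphi^2=\psi^2$ and $\varphi^3\neq\psi^3$?}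
\medskip

If $\varphi^2=\psi^2$, all even powers agree, so the cube is the first test. Associativity alone does not force $\varphi^3=\psi^3$: replacing $xx$ by $yy$ or $yy$ by $xx$ in a word keeps the parity of the number of $y$'s, so it never turns $xxx$ into $yyy$. On the other hand, one more coincidence among the products of length two is enough. If $\varphi\psi=\psi^2$, then $\varphi^3=\varphi\psi^2=\psi^3$, and if $\psi\varphi=\psi^2$, then $\varphi^3=\psi^2\varphi=\psi^3$. So in an example the product $\varphi^2=\psi^2$ cannot tell the two types apart, while $\varphi\psi$ and $\psi\varphi$ both differ from it. One may well guess that an isomorphism of squares is never so selective. It can be.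

For integers $a_1,\dots,a_n$ put $\sigma(a_1,\dots,a_n)=a_1-a_2+a_3-\cdots+(-1)^{n-1}a_n$.

\begin{theorem}\label{thm:main}
The linear orders $X_a$ $(a\in\mathbb Z)$ of Section~\ref{sec:orders} are defined without the axiom of choice, have cardinality $2^{\aleph_0}$, and satisfy, for all $n,m\ge1$ and all integers $a_i,b_j$,
\[
X_{a_1}\cdots X_{a_n}\cong X_{b_1}\cdots X_{b_m}\iff n=m\ \text{ and }\ \sigma(a_1,\dots,a_n)=\sigma(b_1,\dots,b_m).
\]
\end{theorem}

The alternating sum of $(a,\dots,a)$ is $0$ for an even number of terms and $a$ for an odd number. This gives the first corollary.

\begin{corollary}\label{cor:powers}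
If $a\neq b$, then $X_a^n\cong X_b^n$ if and only if $n$ is even. In particular the types $\varphi$ of $X_0$ and $\psi$ of $X_1$ satisfy $\varphi^2=\psi^2$ and $\varphi^3\neq\psi^3$.
\end{corollary}

\begin{corollary}\label{cor:semigroup}
The semigroup generated by $\varphi$ and $\psi$ under multiplication has the presentation $\langle x,y\mid x^2=y^2\rangle$. That is, the only identities between finite products of $\varphi$'s and $\psi$'s are those that follow formally from $\varphi^2=\psi^2$.
\end{corollary}

The construction starts from one equation. Suppose that $\omega\varphi\omega=\varphi$, and put $\psi=\omega\varphi$. Then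
\[
\psi^2=(\omega\varphi\omega)\varphi=\varphi^2,\qquad \psi^3=\psi\varphi^2=\omega\varphi^3 .
\]
So we need a type that absorbs a factor $\omega$ on the left and a factor $\omega$ on the right \emph{together}, while $\varphi^3$ does not absorb a single factor $\omega$ on the left. Section~\ref{sec:orders} solves the equation and proves the isomorphisms in Theorem~\ref{thm:main}. The non-isomorphisms take more work. A product of the $X_a$ is built in layers, and we show that every isomorphism respects the layers and that each layer passes an integer, a shift of indices, to the next coarser one (Sections~\ref{sec:summands}, \ref{sec:twosided} and~\ref{sec:gaps}). The tool that keeps track of this integer is a local lemma proved with the Baire category theorem (Section~\ref{sec:levels}). Corollary~\ref{cor:semigroup} is proved in Section~\ref{sec:semigroup}.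

\section{The orders $X_a$}\label{sec:orders}

To see what a solution of $\omega\varphi\omega=\varphi$ looks like, iterate the equation. A point of $\omega\varphi\omega$ is a triple $(c_0,p,u_0)$, compared first by $u_0$, then by $p$, then by $c_0$. Expanding $p$ in the same way $k$ times, we compare two points by the digits $u_0,u_1,\dots,u_{k-1}$, then by a point of $\varphi$, then by the digits $c_{k-1},\dots,c_1,c_0$. In the limit a point has two infinite addresses, $u$ and $c$. For $u$ the \emph{first} difference decides. For $c$ the \emph{last} difference decides, which makes sense only for sequences that agree from some index on. We study these two orders and then combine them.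

\subsection*{Conventions}
A subset $C$ of a linear order is \emph{convex} if it contains every point between two of its points. An order is \emph{dense} if between any two points there is a third. For a linear order $I$ and linear orders $A_i$, the sum $\sum_{i\in I}A_i$ is the set of pairs $(x,i)$ with $x\in A_i$, compared first by $i$ and then by $x$. In tuples the rightmost coordinate always decides first. Regrouping coordinates gives
\begin{equation}\label{eq:sums}
\Bigl(\sum_{i\in I}A_i\Bigr)M\cong\sum_{(i,p)\in IM}A_i,\qquad B\sum_{i\in I}A_i\cong\sum_{i\in I}BA_i .
\end{equation}
Let $\omega=\{0,1,2,\dots\}$, and let $\mathcal N$ be the set of sequences $u=(u_0,u_1,\dots)$ with $u_n\in\omega$. Words are finite sequences over $\omega$, $|w|$ is the length of $w$, juxtaposition is concatenation, $[w]=\{wz:z\in\mathcal N\}$, $\mathbf 0$ is the zero sequence, and $S$ is the shift $(Su)_n=u_{n+1}$.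

\subsection*{The first difference}
Unless we say otherwise, $\mathcal N$ carries the lexicographic order: $u<u'$ if $u_n<u'_n$ at the least $n$ with $u_n\neq u'_n$.

\begin{lemma}\label{lem:N}
\begin{enumerate}
\item[(a)] $\mathcal N\cong[0,1)$. So $\mathcal N$ is dense, has least element $\mathbf 0$ and no greatest element, and its nonempty bounded subsets have suprema.
\item[(b)] Each $[w]$ is convex, and $z\mapsto wz$ is an isomorphism $\mathcal N\to[w]$.
\item[(c)] For a word $v$ and $j\in\omega$, $[vj]=\{u: vj\mathbf 0\le u<v(j+1)\mathbf 0\}$ and $\sup[vj]=v(j+1)\mathbf 0$.
\end{enumerate}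
\end{lemma}

\begin{proof}
(a) Let $s(u)=\sum_n2^{-(u_0+\dots+u_n+n+1)}$. This is the real number whose binary expansion consists of $u_0$ zeros, a one, $u_1$ zeros, a one, and so on. Every real in $(0,1]$ has exactly one binary expansion with infinitely many ones, so $s$ is a bijection onto $(0,1]$. If $u<u'$, the two expansions first differ at some place $k$ where $s(u)$ has a one and $s(u')$ still has a zero. With $r$ the value of the common initial part, $s(u')\le r+2^{-k}<s(u)$. Hence $u\mapsto1-s(u)$ is an isomorphism onto $[0,1)$.

(b) A sequence outside $[w]$ first differs from all elements of $[w]$ at the same index $<|w|$, so it lies below all of them or above all of them. A common prefix does not affect the comparison.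

(c) By (b) we may take $v$ empty, and $j\mathbf 0\le u<(j+1)\mathbf 0$ holds exactly when $u_0=j$. In a dense order the supremum of such a half-open interval is its right end.
\end{proof}

We use without comment that isomorphisms between convex subsets of $\mathcal N$ respect suprema. Indeed, if $I$ is convex, $\emptyset\ne D\subseteq I$ and $x\in I$, then $x$ is the supremum of $D$ in $I$ if and only if it is the supremum in $\mathcal N$, because an upper bound of $D$ below $x$ lies in $I$.

\subsection*{The last difference}
For $d\in\mathbb Z$ write
\[
u\sim_d u'\quad\text{if}\quad u'_n=u_{n+d}\ \text{ for all large } n .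
\]
Equivalently, $u=wz$ and $u'=w'z$ for some $z\in\mathcal N$ and words with $|w|-|w'|=d$. The number $d$ measures by how much one tail is shifted against the other. From the definition,
\begin{equation}\label{eq:sim}
u\sim_du'\iff u'\sim_{-d}u,\qquad u\sim_du'\sim_eu''\implies u\sim_{d+e}u'',\qquad xu\sim_1u\ \ (x\in\omega).
\end{equation}
So $\sim_0$, eventual equality, is an equivalence relation. Its classes are the \emph{tail classes}, and $K_u$ denotes the class of $u$. A tail class is always ordered by $c\prec c'$ if $c_n<c'_n$ at the \emph{largest} $n$ with $c_n\neq c'_n$.

\begin{lemma}\label{lem:K}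
On each tail class $K$ the relation $\prec$ is a linear order, and every closed interval of $K$ is well-ordered.
\end{lemma}

\begin{proof}
For $s\in K$ and $m\in\omega$ let $K(s,m)=\{c: c_n=s_n\text{ for all }n\ge m\}$. Through $c\mapsto(c_0,\dots,c_{m-1})$, the relation $\prec$ on $K(s,m)$ is the anti-lexicographic order on the $m$-fold product of $\omega$, the well-order $\omega^m$. Any finitely many elements of $K$ lie in one set $K(s,m)$, so $\prec$ is linear. An element of $K$ outside $K(s,m)$ last differs from all elements of $K(s,m)$ at the same index $\ge m$, so $K(s,m)$ is convex. A closed interval lies in a set $K(s,m)$ containing its two ends.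
\end{proof}

For example, $K_{\mathbf 0}$ is the increasing union of initial segments of types $\omega^m$, so it is the ordinal $\omega^\omega$. If $u$ is not eventually zero, then $K_u$ has no least element, since every element has a nonzero digit that can be lowered.

\subsection*{Coupling the two addresses}
The simplest combination is $Y=K_{\mathbf 0}\,\mathcal N$. The maps $(x,c)\mapsto xc$ and $(u,x)\mapsto xu$ give $\omega K_{\mathbf 0}\cong K_{\mathbf 0}$ and $\mathcal N\omega\cong\mathcal N$, so $\omega Y\omega\cong Y$. But also $\omega Y\cong Y$, so this solution gives $\psi=\varphi$. The two factors $\omega$ are absorbed separately because $c$ and $u$ are independent. We therefore tie the tail of $c$ to the tail of $u$, so that a digit added to one address alone is recorded as a shift.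

For $a\in\mathbb Z$ and $u\in\mathcal N$ let $K_u^a=\{c:c\sim_au\}$. This set is nonempty: it contains $0^au$ if $a\ge0$ and $S^{-a}u$ if $a<0$. By \eqref{eq:sim} it is a tail class, and $K_u^0=K_u$. Define
\[
X_a=\sum_{u\in\mathcal N}K_u^a=\{(c,u)\in\mathcal N\times\mathcal N: c_{n+a}=u_n\text{ for all large }n\},
\]
compared first by $u$, lexicographically, and then by $c$, with $\prec$. No choice enters this definition. The set $X_a$ lies in $\mathcal N\times\mathcal N$ and contains the explicit point named above for each $u$, so its cardinality is $2^{\aleph_0}$.

\begin{proposition}\label{prop:absorb}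
$\omega X_a\cong X_{a+1}$ and $X_a\omega\cong X_{a-1}$ for all $a\in\mathbb Z$.
\end{proposition}

\begin{proof}
By \eqref{eq:sim}, $c\sim_au$ is equivalent to $xc\sim_{a+1}u$ and to $c\sim_{a-1}xu$. Every sequence is uniquely of the form $xz$ with $x\in\omega$. So $(x,(c,u))\mapsto(xc,u)$ is a bijection $\omega X_a\to X_{a+1}$, and $((c,u),x)\mapsto(c,xu)$ is a bijection $X_a\omega\to X_{a-1}$. In the first case both sides compare $u$, then $c$, then $x$, because for $\prec$ the digit at index $0$ decides last. In the second case both sides compare $x$, then $u$, then $c$, because for the lexicographic order the digit at index $0$ decides first.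
\end{proof}

In particular $\omega X_0\omega\cong X_0$ and $X_1\cong\omega X_0$, as planned. Moreover
\begin{equation}\label{eq:move}
X_aX_b\cong X_a\,\omega\,X_{b-1}\cong X_{a-1}X_{b-1},\qquad\text{hence}\qquad X_aX_b\cong X_{a-b}X_0 .
\end{equation}

\begin{example}\label{ex:bar}
A point of $X_1X_1$ is $((c,u),(e,v))$ with $c\sim_1u$ and $e\sim_1v$, compared by $v$, then $e$, then $u$, then $c$. List the digits of the two middle addresses by decreasing priority:
\[
\cdots\ e_2\ e_1\ e_0\ \big|\ u_0\ u_1\ u_2\ \cdots
\]
The order does not see the bar. Moving it one place to the left replaces $(u,e)$ by $(e_0u,Se)$, and now $c\sim_0e_0u$ and $Se\sim_0v$. This is the isomorphism $X_1^2\cong X_0^2$. In $X_1^3$ there are three shifts $(1,1,1)$ and two bars. Moving the bars by $k$ and $l$ places produces the shifts $(1-k,\,1-k-l,\,1-l)$, which are never all zero. Theorem~\ref{thm:main} says that no other kind of isomorphism does better.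
\end{example}

\begin{proposition}\label{prop:normal}
$X_{a_1}\cdots X_{a_n}\cong X_\sigma X_0^{\,n-1}$, where $\sigma=\sigma(a_1,\dots,a_n)$ and $X_0^0$ is the one-point order.
\end{proposition}

\begin{proof}
Induction on $n$; for $n=1$ there is nothing to prove. Let $n\ge2$ and $\sigma'=\sigma(a_2,\dots,a_n)$, so that $\sigma=a_1-\sigma'$. By induction and \eqref{eq:move},
$X_{a_1}\cdots X_{a_n}\cong X_{a_1}X_{\sigma'}X_0^{n-2}\cong X_{a_1-\sigma'}X_0X_0^{n-2}$.
\end{proof}

This proves the implication from right to left in Theorem~\ref{thm:main}, and it reduces the other implication to the statement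
\begin{equation}\label{eq:goal}
X_aX_0^{n-1}\cong X_bX_0^{m-1}\implies n=m\text{ and }a=b .
\end{equation}

\section{Removing the finest layer}\label{sec:summands}

An isomorphism as in \eqref{eq:goal} is an arbitrary order isomorphism and knows nothing about digits. The first step is to read digits from the order. In a tail class all of them can be read.

\begin{lemma}\label{lem:rigid}
$K_u\cong K_v$ if and only if $u\sim_0v$. More generally, $K_u^a\cong K_{u'}^b$ if and only if $u\sim_{b-a}u'$.
\end{lemma}

\begin{proof}
If $u\sim_0v$, then $K_u=K_v$. For the converse, call two elements of a linear order \emph{near} if only finitely many elements lie between them. Let $c\prec c'$ in $K_u$. If $c$ and $c'$ differ only at index $0$, then the elements between them lie in the convex set $K(c,1)$ of type $\omega$, so $c,c'$ are near. If their last difference is at an index $\ge1$, then the infinitely many sequences obtained from $c$ by raising $c_0$ lie between them, so they are not near. Thus the nearness classes of $K_u$ are the fibers of $S:K_u\to K_{Su}$. Each has type $\omega$, the digit $c_0$ is the position of $c$ in its class, and the classes are ordered as $K_{Su}$.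

Let $g:K_u\to K_v$ be an isomorphism. It maps nearness classes onto nearness classes. The only automorphism of $\omega$ is the identity, so $g(c)_0=c_0$ for all $c$, and $g$ induces an isomorphism $g_1:K_{Su}\to K_{Sv}$ with $Sg(c)=g_1(Sc)$. Repeating this, we get isomorphisms $g_n:K_{S^nu}\to K_{S^nv}$ that preserve the digit at index $0$ and satisfy $S^ng(c)=g_n(S^nc)$. Hence $g(c)_n=g_n(S^nc)_0=c_n$ for all $n$. So $g(u)=u$ lies in $K_v$, that is, $u\sim_0v$.

Thus isomorphic tail classes are equal, and it remains to decide when $K_u^a=K^b_{u'}$. If $c$ lies in both, then $u\sim_{-a}c\sim_bu'$, so $u\sim_{b-a}u'$. If $u\sim_{b-a}u'$ and $c\in K_u^a$, then $c\sim_bu'$, so the two tail classes meet and are equal.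
\end{proof}

The lemma tells us what an isomorphism leaves behind once the tail classes are collapsed to points. For linear orders $M,M'$, a \emph{$d$-isomorphism} $\mathcal NM\to\mathcal NM'$ is an order isomorphism $\phi$ such that $\phi(u,p)=(u',p')$ implies $u\sim_du'$. In the same way, an isomorphism $f$ between subsets of $\mathcal N$ is a $d$-isomorphism if $u\sim_df(u)$ for all $u$. The inverse of a $d$-isomorphism is a $(-d)$-isomorphism.

For nonempty $M$ the order $\mathcal NM$ is dense. Between two points of the same copy of $\mathcal N$ there is a third since $\mathcal N$ is dense, and between $(u,p)$ and $(u',p')$ with $p<p'$ lies $(u'',p)$ for any $u''>u$, since $\mathcal N$ has no greatest element.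

\begin{lemma}\label{lem:collapse}
Let $M,M'$ be nonempty. If $X_aM\cong X_bM'$, then there is a $(b-a)$-isomorphism $\mathcal NM\to\mathcal NM'$.
\end{lemma}

\begin{proof}
By \eqref{eq:sums}, $X_aM\cong\sum_{(u,p)\in\mathcal NM}K_u^a$. We claim that two points lie in the same summand if and only if the closed interval between them is well-ordered. One direction is Lemma~\ref{lem:K}. If two points lie in different summands, consider the union of the summands strictly between these two. Since $\mathcal NM$ is dense, this union is nonempty and has no first summand, hence no least element. So the interval is not well-ordered.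

The same holds for $X_bM'$. Therefore an isomorphism maps summands onto summands and induces an isomorphism $\phi:\mathcal NM\to\mathcal NM'$ of the index sets such that $\phi(u,p)=(u',p')$ implies $K^a_u\cong K^b_{u'}$. By Lemma~\ref{lem:rigid}, $u\sim_{b-a}u'$.
\end{proof}

By Lemma~\ref{lem:collapse} with $M=X_0^{n-1}$ and $M'=X_0^{m-1}$, statement \eqref{eq:goal}, and with it Theorem~\ref{thm:main}, follows from the next proposition, whose proof occupies Sections~\ref{sec:levels}--\ref{sec:gaps}.

\begin{proposition}\label{prop:key}
Let $n,m\ge1$. If there is a $d$-isomorphism $\mathcal NX_0^{n-1}\to\mathcal NX_0^{m-1}$, then $n=m$ and $d=0$.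
\end{proposition}

\section{Levels and the local lemma}\label{sec:levels}

The smallest case of Proposition~\ref{prop:key} says that $\mathcal N$ has no $d$-isomorphism onto itself for $d\neq0$. It contains the statement $X_0\not\cong X_1$. Locally, $d$-isomorphisms exist in abundance: for words with $|w|-|w'|=d$, the \emph{substitution}
\[
\theta_{w,w'}:[w]\to[w'],\qquad wz\mapsto w'z ,
\]
is one. Let us try to assemble a $1$-isomorphism of $\mathcal N$ from substitutions, working from the left. Map $[00]$ onto $[0]$, then $[01]$ onto $[1]$, and so on. After all the sets $[0j]$ the target is used up, and the point $1\mathbf 0=\sup[0]$ has no image. Starting with longer words, $[000]\to[00]$, $[001]\to[01]$, and so on, maps $[00]$ onto $[0]$ and leads to the same end. The obstruction is a rank. Let $Q$ be the set of eventually zero sequences other than $\mathbf 0$, and define the \emph{level} of $x\in Q$ by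
\[
\ell(x)=1+\max\{n:x_n\neq0\}.
\]
For every word $w$ and $z\in Q$, and by Lemma~\ref{lem:N}(c) for every nonempty word $w$, respectively,
\begin{equation}\label{eq:level}
\ell(wz)=|w|+\ell(z),\qquad \ell(\sup[w])=|w| .
\end{equation}
So $\theta_{w,w'}$ lowers the level by $d$ at every point of $Q\cap[w]$ other than $w\mathbf 0$. A $1$-isomorphism that did this everywhere would send $1\mathbf 0$ to a point of level $0$, and there is none.

Two things stand between this picture and a proof. First, at a point $x\in Q$ the condition $x\sim_df(x)$ says only that $f(x)$ is eventually zero, whatever $d$ is. The value of $d$ has to be extracted from the neighbors of $x$. Second, near $x$ the map $f$ need not be a single substitution.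

\begin{example}\label{ex:notsub}
Let $f(0jz)=0(j+1)z$ for $j\in\omega$, $z\in\mathcal N$, and $f(u)=u$ for $u\notin[0]$. This is a $0$-isomorphism of $\mathcal N$ onto the convex set $\mathcal N\setminus[00]$. Only $w=\emptyset$ and $w=0$ give a set $[w]$ containing an interval $(s,1\mathbf 0)$, and a substitution $\theta_{w,w'}$ with $|w'|=|w|\le1$ keeps the digit at index $1$. So $f$ agrees with a substitution on no such interval. Still, $f$ preserves the level of every point of $Q$.
\end{example}

The level is visible in the order through the way a point is approached from the left.

\begin{lemma}\label{lem:left}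
Let $x\in Q$.
\begin{enumerate}
\item[(a)] There is $s<x$ such that every point of $Q$ in $(s,x)$ has level at least $\ell(x)+1$.
\item[(b)] $x$ is the supremum of a strictly increasing sequence of points of $Q$ of level exactly $\ell(x)+1$.
\end{enumerate}
\end{lemma}

\begin{proof}
Write $x=v(m+1)\mathbf 0$ with $|v|=\ell(x)-1$. For (a) take $s=vm\mathbf 0$. By Lemma~\ref{lem:N}(c), a point of $(s,x)$ has the form $vmz$ with $z\neq\mathbf 0$, and for $z\in Q$ its level is $|v|+1+\ell(z)\ge\ell(x)+1$. For (b) take the points $vmj\mathbf 0$, $j\ge1$. They have level $|v|+2$, and they are cofinal in $[vm]$, whose supremum is $x$.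
\end{proof}

We need the Baire category theorem in the following form. \emph{Let $P$ be a nonempty, relatively closed subset of an open real interval $I$, and let $P=\bigcup_{k\in\omega}P_k$. Then there are $k$ and an open interval $I'\subseteq I$ meeting $P$ such that every open subinterval of $I'$ that meets $P$ also meets $P_k$.} Otherwise there are open intervals $I_k$ with rational ends, each taken first in a fixed enumeration, such that $I_k$ meets $P$, misses $P_k$, and has compact closure inside $I_{k-1}$, where $I_{-1}=I$. The nested nonempty compact sets $P\cap\overline{I_k}$ have a common point, which lies in $P$ and in every $I_k$, hence in no $P_k$.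

Applied to all of $I$, the theorem only finds some interval on which one substitution describes $f$ densely. To reach every point of $Q$ we apply it to the closure of the set of bad points. This helps only if bad points are limits from the left of bad points. Lemma~\ref{lem:left} gives this when ``bad'' means that the level drops by \emph{more} than $d$, and the opposite inequality comes from $f^{-1}$.

\begin{lemma}[Local lemma]\label{lem:local}
Let $I,J\subseteq\mathcal N$ be nonempty convex sets without least or greatest element, and let $f:I\to J$ be a $d$-isomorphism. Then $f(Q\cap I)=Q\cap J$, and $\ell(f(x))=\ell(x)-d$ for all $x\in Q\cap I$.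
\end{lemma}

Least elements must be excluded: the $0$-isomorphism $\theta_{11,10}$ sends $11\mathbf 0$, of level $2$, to $1\mathbf 0$, of level $1$. A least element has no neighbors on the left to constrain it.

\begin{proof}
The point $\mathbf 0$ lies in neither $I$ nor $J$, since it would be least there. If $u\sim_du'$, then $u$ is eventually zero exactly when $u'$ is. So $f(Q\cap I)=Q\cap J$. Let
\[
A=\{x\in Q\cap I:\ \ell(f(x))-\ell(x)<-d\}.
\]

\emph{Step 1: each $x\in A$ is the supremum of a strictly increasing sequence in $A$.} Let $y=f(x)$. Lemma~\ref{lem:left}(b) gives points $y_j\in Q$ of level $\ell(y)+1$ that increase strictly with supremum $y$. As $y$ is not least in the convex set $J$, we have $y_j\in J$ for large $j$. The points $x_j=f^{-1}(y_j)\in Q\cap I$ increase strictly with supremum $x$. By Lemma~\ref{lem:left}(a), $\ell(x_j)\ge\ell(x)+1$ for large $j$, and then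
\[
\ell(f(x_j))-\ell(x_j)\le(\ell(y)+1)-(\ell(x)+1)<-d .
\]
So $x_j\in A$ for large $j$.

\emph{Step 2: finding one substitution.} Suppose $A\neq\emptyset$. Under $\mathcal N\cong[0,1)$ the set $I$ becomes an open real interval; let $P$ be the closure of $A$ in $I$. Since $u\sim_df(u)$ for all $u\in I$, the set $P$ is the union of the countably many sets
\[
P_{w,w'}=\{u\in P\cap[w]: f(u)=\theta_{w,w'}(u)\},\qquad |w|-|w'|=d .
\]
The Baire category theorem gives $w,w'$ and an open interval $I'\subseteq I$ meeting $P$ such that every open subinterval of $I'$ meeting $P$ meets $P_{w,w'}$. Put $\theta=\theta_{w,w'}$. Since $I'$ is open and meets the closure of $A$, there is $x\in A\cap I'$. Let $x_j\in A$ be as in Step 1, and let $D=\{p\in P_{w,w'}:p<x\}$. For large $j$ the interval $(x_j,x_{j+2})$ lies in $I'$ and contains $x_{j+1}\in P$, so it contains a point of $D$. Hence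
\[
D\subseteq[w],\qquad \sup D=x,\qquad f(x)=\sup f(D)=\sup\theta(D).
\]

\emph{Step 3: computing $\ell(f(x))$.} Suppose first that $x=wz\in[w]$. Then $z$ is eventually zero, and $z\neq\mathbf 0$ because $D\subseteq[w]$ lies below $x$. So $z\in Q$. Since $\theta$ is an isomorphism of convex sets, $f(x)=\sup\theta(D)=\theta(x)=w'z$, and \eqref{eq:level} gives $\ell(f(x))-\ell(x)=|w'|-|w|=-d$.

Suppose next that $x\notin[w]$; then $w\neq\emptyset$. The point $x$ lies above some point of the convex set $[w]$, so it lies above all of $[w]$. From $x=\sup D\le\sup[w]\le x$ we get $x=\sup[w]$. Every point of $[w]$ is below $\sup D$, so $D$ is cofinal in $[w]$, and $\theta(D)$ is cofinal in $[w']$. As $\theta(D)$ is bounded by $f(x)$ and $\mathcal N$ has no greatest element, $w'\neq\emptyset$, and $f(x)=\sup[w']$. By \eqref{eq:level}, again $\ell(f(x))-\ell(x)=|w'|-|w|=-d$.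

Both cases contradict $x\in A$. So $A=\emptyset$, that is, $\ell(f(x))\ge\ell(x)-d$ on $Q\cap I$. The same statement for the $(-d)$-isomorphism $f^{-1}:J\to I$ at the point $f(x)$ reads $\ell(x)\ge\ell(f(x))+d$.
\end{proof}

\begin{lemma}\label{lem:base}
If there is a $d$-isomorphism $f:\mathcal N\to\mathcal N$, then $d=0$.
\end{lemma}

\begin{proof}
The least element $\mathbf 0$ is fixed by $f$. By Lemma~\ref{lem:local} with $I=J=\mathcal N\setminus\{\mathbf 0\}$, the map $f$ permutes $Q$ and lowers levels by $d$. The set of levels is $\{1,2,3,\dots\}$, so $\{1-d,2-d,\dots\}=\{1,2,\dots\}$ and $d=0$.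
\end{proof}

With Lemma~\ref{lem:collapse} this already shows that the $X_a$ are pairwise non-isomorphic.

\section{Two-sided sequences}\label{sec:twosided}

In $\mathcal NX_0^{n-1}$ with $n\ge2$, the next layer is a tail class, so the pieces to understand are the products $\mathcal NK_v$. Example~\ref{ex:bar} suggests writing a point $(u,c)$ as one sequence. Send $(u,c)\in\mathcal NK_v$ to $t:\mathbb Z\to\omega$ with $t_n=u_n$ and $t_{-n-1}=c_n$ for $n\ge0$. This is a bijection onto
\[
L_v=\{t:\mathbb Z\to\omega\ \mid\ t_{-n-1}=v_n\text{ for all large }n\}.
\]
Points of $\mathcal NK_v$ are compared at the last difference of the $c$'s, and if there is none, at the first difference of the $u$'s. In both cases this is the least index at which the two-sided sequences differ. So $\mathcal NK_v$ is $L_v$ ordered by the first difference, and a $d$-isomorphism $\mathcal NK_v\to\mathcal NK_{v'}$ is an isomorphism $\phi:L_v\to L_{v'}$ such that, for each $t$, $\phi(t)_n=t_{n+d}$ for all large $n$.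

In contrast with $\mathcal N$, here $d$-isomorphisms exist for every $d$, because the levels are not bounded below.

\begin{example}\label{ex:shift}
Let $v\sim_{-d}v'$. The shift $t\mapsto t'$, $t'_n=t_{n+d}$, preserves the first-difference order, and $t'_{-n-1}=t_{-(n-d)-1}$. So $t\in L_v$ if and only if $t'_{-n-1}=v_{n-d}=v'_n$ for all large $n$, and the shift is a $d$-isomorphism $L_v\to L_{v'}$. The right half is shifted by $d$ and the left half, read outward, by $-d$. This change of sign is the source of the alternating sum.
\end{example}

Lemma~\ref{lem:flip} below is the converse. To apply the local lemma we need copies of $\mathcal N$ inside $L_v$.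

\begin{lemma}\label{lem:window}
For $t\in L_v$ and $N\in\omega$ let $W_N(t)=\{r:\mathbb Z\to\omega\mid r_n=t_n\text{ for all }n<-N\}$.
\begin{enumerate}
\item[(a)] $W_N(t)$ is a convex subset of $L_v$, and $\rho_N(r)=(r_{-N},r_{-N+1},\dots)$ defines an isomorphism $W_N(t)\to\mathcal N$. Every finite subset of $L_v$ lies in $W_N(t)$ for all large $N$.
\item[(b)] $L_v$ has no greatest element, and an element of $L_v$ is least if and only if it is the zero sequence.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) An element of $L_v$ outside $W_N(t)$ first differs from all elements of $W_N(t)$ at the same index $<-N$, which gives convexity. Elements of $W_N(t)$ first differ at an index $\ge-N$, so $\rho_N$ is an isomorphism. Two elements of $L_v$ agree at all sufficiently negative indices.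

(b) Changing one digit does not lead out of $L_v$. Raising a digit gives a larger element, and lowering a nonzero digit gives a smaller one. If the zero sequence is in $L_v$, it is smaller than any other element at their first difference.
\end{proof}

\begin{lemma}\label{lem:flip}
If there is a $d$-isomorphism $\phi:\mathcal NK_v\to\mathcal NK_{v'}$, then $v\sim_{-d}v'$.
\end{lemma}

\begin{proof}
View $\phi$ as a map $L_v\to L_{v'}$. The plan is to find a copy of $K_v$ in $L_v$ that is described by levels, compute its image, and apply Lemma~\ref{lem:rigid}. Let $Q_v$ be the set of nonzero $t\in L_v$ with $t_n=0$ for all large $n$, and for $t\in Q_v$ put $\lambda(t)=1+\max\{n\in\mathbb Z:t_n\neq0\}$. Define $Q_{v'}$ and $\lambda$ on it in the same way.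

\emph{Claim: if $t\in Q_v$, then $\phi(t)\in Q_{v'}$ and $\lambda(\phi(t))=\lambda(t)-d$.} By Lemma~\ref{lem:window}(b) there are $s<t<s'$ in $L_v$. Choose $N$ with $s,s'\in W_N(t)$ and $\phi(s),\phi(s')\in W_N(\phi(t))$; the same $N$ is used on both sides. By convexity the interval $(s,s')$ lies in $W_N(t)$ and its image $(\phi(s),\phi(s'))$ lies in $W_N(\phi(t))$. Let $I$ and $J$ be their images in $\mathcal N$ under $\rho_N$. These are nonempty open intervals of a dense order, so they are convex and have no least or greatest element. The map $\phi$ induces an isomorphism $f:I\to J$, and for $u=\rho_N(r)$ and large $n$,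
\[
f(u)_n=\phi(r)_{n-N}=r_{n-N+d}=u_{n+d}.
\]
So $f$ is a $d$-isomorphism. The point $x=\rho_N(t)$ is eventually zero and exceeds $\rho_N(s)$, so $x\in Q\cap I$. By Lemma~\ref{lem:local}, $f(x)=\rho_N(\phi(t))$ lies in $Q$ and $\ell(f(x))=\ell(x)-d$. Hence $\phi(t)\in Q_{v'}$. The last nonzero digits of $t$ and of $\phi(t)$ are at indices $\ge-N$, so $\ell(x)=\lambda(t)+N$ and $\ell(f(x))=\lambda(\phi(t))+N$. The claim follows.

Let
\[
Z=\{t\in L_v:t_n=0\text{ for }n\ge0\},\qquad Z'=\{t'\in L_{v'}:t'_n=0\text{ for }n\ge-d\}.
\]
An element of $Z$ is either the zero sequence or a point of $Q_v$ with $\lambda\le0$. In the first case it is least in $L_v$, so its image is least in $L_{v'}$ and is the zero sequence. In the second case its image lies in $Q_{v'}$ and has $\lambda\le-d$. So $\phi(Z)\subseteq Z'$. The same argument for the $(-d)$-isomorphism $\phi^{-1}$ gives $\phi^{-1}(Z')\subseteq Z$, because $\lambda\le-d$ becomes $\lambda\le0$. Thus $Z\cong Z'$.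

The map $t\mapsto(t_{-n-1})_{n\ge0}$ is an isomorphism $Z\to K_v$, since a first difference becomes a last difference. For the same reason $t'\mapsto c=(t'_{-n-1-d})_{n\ge0}$ is an isomorphism of $Z'$ onto the set of all $c$ with $c_n=v'_{n+d}$ for large $n$, ordered by $\prec$. This set is the tail class $K_{v'}^{-d}$. So $K_v^0\cong K^{-d}_{v'}$, and Lemma~\ref{lem:rigid} gives $v\sim_{-d}v'$.
\end{proof}

\section{Gaps and the induction}\label{sec:gaps}

It remains to show that an isomorphism respects the pieces $\mathcal NK_v$. Well-ordered intervals are of no use now, since all orders in sight are dense. But inside a piece every closed interval looks like a real interval, and between pieces completeness fails. A \emph{gap} of a linear order is a partition into nonempty sets $G,H$ such that every element of $G$ is below every element of $H$, $G$ has no greatest element, and $H$ has no least element. A real interval has no gap, since $\sup G$ would be greatest in $G$ or least in $H$. Write $x\approx y$ if no gap has $x$ and $y$ on different sides. This relation is invariant under isomorphisms. It is an equivalence relation: if a gap separates $x$ from $z$, then it separates any $y$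 from $x$ or from $z$.

\begin{lemma}\label{lem:gaps}
The order $\mathcal N$ has one $\approx$-class. For nonempty $M$, the $\approx$-classes of
\[
\mathcal NX_0M\cong\sum_{(v,p)\in\mathcal NM}\mathcal NK_v
\]
are exactly the summands, and there are infinitely many of them.
\end{lemma}

\begin{proof}
The first statement holds because $\mathcal N\cong[0,1)$. The decomposition follows from \eqref{eq:sums}, and the index set $\mathcal NM$ is infinite.

Let $(v,p)<(v',p')$ be two indices. Let $G$ be the union of the summands with index $\le(v,p)$, and let $H$ be the rest. Then $G$ has no greatest element, because its last summand has none by Lemma~\ref{lem:window}(b). Also $H$ has no least element, because $\mathcal NM$ is dense and so has no first index above $(v,p)$. So $(G,H)$ is a gap that separates the two summands.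

Let $x<y$ lie in one summand $\mathcal NK_v=L_v$. The summand is convex in the sum, and by Lemma~\ref{lem:window}(a) the interval $[x,y]$ lies in a convex set isomorphic to $[0,1)$. So $[x,y]$ is isomorphic to a real interval. Suppose a gap $(G,H)$ has $x\in G$ and $y\in H$. Above each point of $G\cap[x,y]$ there is a point of $G$, and it is below $y$. So $G\cap[x,y]$ has no greatest element. Below each point of $H\cap[x,y]$ there is a point of $H$, and it is above $x$. So $H\cap[x,y]$ has no least element. This is a gap of $[x,y]$, which is impossible.
\end{proof}

\begin{proof}[Proof of Proposition~\ref{prop:key}]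
Induction on $n$, for all $m$ and $d$ at once. Let $\phi$ be the given $d$-isomorphism. By Lemma~\ref{lem:gaps}, $\mathcal NX_0^{k-1}$ has one $\approx$-class if $k=1$ and infinitely many if $k\ge2$. So $n=1$ if and only if $m=1$, and in that case $d=0$ by Lemma~\ref{lem:base}.

Let $n,m\ge2$. Apply Lemma~\ref{lem:gaps} with $M=X_0^{n-2}$ and with $M=X_0^{m-2}$. The map $\phi$ sends summands onto summands and induces an isomorphism $\chi:\mathcal NX_0^{n-2}\to\mathcal NX_0^{m-2}$ of the index sets. Let $\chi(v,p)=(v',p')$. A point $(u,((c,v),p))$ of $\mathcal NX_0^{n-1}$ is the point $(u,c)$ of the summand with index $(v,p)$, so the coordinate $u$ on which $\phi$ acts by $\sim_d$ is the $\mathcal N$-coordinate of the summand. Thus $\phi$ restricts to a $d$-isomorphism $\mathcal NK_v\to\mathcal NK_{v'}$, and $v\sim_{-d}v'$ by Lemma~\ref{lem:flip}. So $\chi$ is a $(-d)$-isomorphism. By induction $n-1=m-1$ and $-d=0$.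
\end{proof}

This completes the proof of Theorem~\ref{thm:main}. For the cubes the argument runs as follows. An isomorphism $X_1^3\cong X_1X_0^2\to X_0^3$ would give a $(-1)$-isomorphism of $\mathcal NX_0^2$ onto itself, then a $1$-isomorphism of $\mathcal NX_0$, and finally a $(-1)$-isomorphism of $\mathcal N$, which Lemma~\ref{lem:base} excludes.

\section{The semigroup generated by $X_0$ and $X_1$}\label{sec:semigroup}

Recall that $\Sigma=\langle x,y\mid x^2=y^2\rangle$ is the semigroup of nonempty words in $x,y$, where two words are identified if one can be turned into the other by finitely many replacements of a subword $xx$ by $yy$ or of $yy$ by $xx$. Replacements preserve length, so each element of $\Sigma$ has a length.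

\begin{proof}[Proof of Corollary~\ref{cor:semigroup}]
Since $\varphi^2=\psi^2$, the assignment $x\mapsto\varphi$, $y\mapsto\psi$ induces a homomorphism $\pi$ from $\Sigma$ onto the semigroup generated by $\varphi$ and $\psi$. We show that $\pi$ is injective by counting elements of each length on both sides.

By Theorem~\ref{thm:main}, products of different lengths are different, and two products of length $n$ are equal exactly when their alternating sums agree, where $\varphi$ counts $0$ and $\psi$ counts $1$. There are $\lceil n/2\rceil$ odd positions, counted with sign $+$, and $\lfloor n/2\rfloor$ even positions, counted with sign $-$. So the sum lies between $-\lfloor n/2\rfloor$ and $\lceil n/2\rceil$. Placing $\psi$ at $k$ odd positions only, or at $k$ even positions only, gives the values $k$ and $-k$. Hence there are exactly $n+1$ products of length $n$.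

In $\Sigma$ we have $yy=xx$ and $yxx=yyy=xxy$. Rewrite a word of length $n$ by the rules $yy\to xx$ and $yxx\to xxy$. The process stops: the first rule lowers the number of $y$'s, and the second keeps that number and raises the sum of the positions of the $y$'s, which is at most $n^2$. So every element of $\Sigma$ is represented by a word containing neither $yy$ nor $yxx$. In such a word each $y$ is followed by $x$ or by nothing, and each $yx$ is followed by $y$ or by nothing. So the word is $x^i$ followed by the alternating word $yxyx\cdots$ of length $n-i$, for some $0\le i\le n$. Hence $\Sigma$ has at most $n+1$ elements of length $n$.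

The map $\pi$ sends these at most $n+1$ elements onto the $n+1$ products of length $n$, so it is injective on them, and it separates elements of different lengths. Thus $\pi$ is an isomorphism.
\end{proof}

\begin{thebibliography}{1}

\bibitem{MO}
\emph{An order type $\tau$ equal to its power $\tau^n$, $n>2$}, MathOverflow,
\texttt{https://mathoverflow.net/posts/comments/384910}.

\end{thebibliography}
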